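\title{Models of New Foundations with an antimorphism}

\begin{abstract}
The dual of a formula of set theory is obtained by replacing $\in$ by $\notin$ throughout. We prove that if Quine's New Foundations (NF) has a model, then it has a model in which every sentence is equivalent to its dual. More precisely, every model of NF satisfies the same stratifiable sentences as some model $(N,E)$ of NF that is isomorphic to $(N,\neg E)$. The proof reduces the existence of such an isomorphism to an equation between permutations indexed by the grid $\mathbb Z^2$, solves this equation up to any finite coloring by the theorems of Ramsey and Hales--Jewett, and concludes by compactness.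
\end{abstract}

\section{The Duality Scheme}\label{sec:intro}

We work in the language of set theory, with $\in$ and $=$. A formula is \emph{stratifiable} if integers, called types, can be assigned to its variables so that all occurrences of a variable get the same type, the two variables in every $x=y$ get the same type, and in every $x\in y$ the type of $y$ is one more than the type of $x$. Such an assignment is a \emph{stratification}. The axioms of Quine's New Foundations (NF) are extensionality and the universal closures of $\exists y\,\forall x\,(x\in y\leftrightarrow\phi)$ for stratifiable $\phi$ in which $y$ is not free. The formula $x\notin x$ is not stratifiable, whereas $x=x$ and $x\notin a$ are. So NF has a universal set $V$, and every set has a complement.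

The \emph{dual} $\phi^{\circlearrowleft}$ of a formula $\phi$ is obtained by replacing every occurrence of $\in$ by $\notin$. A stratification of $\phi$ is one of $\phi^{\circlearrowleft}$, and for every structure $(N,E)$ and every sentence $\phi$,
\[
(N,\neg E)\models\phi\iff (N,E)\models\phi^{\circlearrowleft}.
\]
The axioms of NF do not distinguish $\in$ from $\notin$. The dual of extensionality is equivalent to extensionality, and the dual $\exists y\,\forall x\,(x\notin y\leftrightarrow\phi^{\circlearrowleft})$ of a comprehension axiom is equivalent to the comprehension axiom for $\neg\phi^{\circlearrowleft}$. Hence $(N,\neg E)$ is a model of NF whenever $(N,E)$ is, and the dual of a theorem of NF is a theorem of NF. This is a symmetry of the class of all models. One may ask for a single model that has the symmetry, that is, a model of the \emph{Duality Scheme}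
\[
\phi\leftrightarrow\phi^{\circlearrowleft}\qquad(\phi\text{ any sentence}).
\]
For stratifiable $\phi$ the equivalence holds in every model of NF; the short proof is recalled in Proposition~\ref{prop:strat}. The content of the scheme lies in the other sentences. For example, it requires that there be a set $x=\{x\}$ if and only if there is a set $x=V\setminus\{x\}$. A \emph{permutation model} of a model $(M,\in)$ of NF is a structure $(M,E)$ with $xEy\iff x\in\pi(y)$, where $\pi$ is a permutation of $V$ that is a set of $M$. According to \cite{problem}, permutation models can be found in which $\phi\leftrightarrow\phi^{\circlearrowleft}$ fails for some unstratifiable sentence $\phi$. The question whether some model satisfies the whole scheme is posed there as open, with the conjecture that such models exist.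

\medskip\noindent\textbf{Problem.} Assume that NF has a model. Does NF have a model, not necessarily a permutation model of a given one, that satisfies $\phi\leftrightarrow\phi^{\circlearrowleft}$ for every sentence $\phi$?
\medskip

The answer is yes. An \emph{antimorphism} of a structure $(N,E)$ is a permutation $\tau$ of $N$, not assumed to be a set of the model, such that $xEy\iff\neg(\tau x\,E\,\tau y)$ for all $x,y\in N$. It is an isomorphism of $(N,E)$ onto $(N,\neg E)$, so a structure with an antimorphism satisfies the Duality Scheme.

\begin{theorem}\label{thm:main}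
Let $M_0$ be a model of NF. There is a model $N$ of NF which satisfies the same stratifiable sentences as $M_0$ and has an antimorphism. Hence $N$ satisfies the full Duality Scheme.
\end{theorem}

Section~\ref{sec:typed} passes to many-sorted models of type theory and shows that an antimorphism arises from one equation between two permutations and two commuting symmetries. Transported by the symmetries, the equation becomes a system on the grid $\mathbb Z^2$. Section~\ref{sec:comb} solves this system up to an arbitrary finite coloring, in any group with a certain cube property. Section~\ref{sec:perm} builds a permutation model of $M_0$ whose group of set permutations has that property, and Section~\ref{sec:compact} obtains the symmetries by compactness. Section~\ref{sec:cons} contains two corollaries. The results used without proof are the theorem that NF proves the axiom of Infinity \cite{Specker}, Ramsey's theorem, the Hales--Jewett theorem and the compactness theorem. Section~\ref{sec:cons} also uses the L\"owenheim--Skolem and Keisler--Shelah theorems.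

\section{Typed models and the grid equation}\label{sec:typed}

\subsection{Typed models}

Let $I$ be $\omega$ or $\mathbb Z$. We consider structures $\mathcal H=(H_i)_{i\in I}$ with one sort for each $i\in I$ and relations ${\in}\subseteq H_i\times H_{i+1}$. A \emph{typed formula} is a stratifiable formula together with a stratification with values in $I$. It is interpreted in $\mathcal H$ by letting a variable of type $i$ range over $H_i$. The underlying formula is its \emph{erasure}, and the typed formula is a \emph{typed version} of its erasure. The structure $\mathcal H$ is a \emph{typed model} if it satisfies extensionality in each $H_{i+1}$ and comprehension for all typed formulas with parameters: every subset of $H_i$ defined by such a formula is the set of members of an element of $H_{i+1}$. The sorts $i\ge0$ of a $\mathbb Z$-typed model form an $\omega$-typed model.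

A model $(M,E)$ of NF gives a $\mathbb Z$-typed model $U(M)$ with
\[
U_i=M\times\{i\},\qquad (x,i)\in(y,i+1)\iff xEy .
\]
A typed formula holds in $U(M)$ exactly when its erasure holds in $M$ of the underlying elements, so the axioms of a typed model follow from those of NF.

A permutation $p$ of $H_i$ is \emph{coded} if some element of $H_{i+3}$, its \emph{code}, is the graph of $p$ as a set of Kuratowski pairs $\{\{x\},\{x,px\}\}$. By comprehension with codes as parameters, the coded permutations of $H_i$ form a group, and a coded permutation $p$ of $H_i$ lifts to the coded permutation $j(p)$ of $H_{i+1}$ given by $j(p)(y)=p''y=\{px:x\in y\}$. It satisfies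
\[
x\in y\iff px\in j(p)y .
\]
Complementation $\gamma$ is a coded permutation of each $H_{i+1}$. We have $\gamma^2=1$, and $\gamma j(p)=j(p)\gamma$ because a bijection maps complements to complements.

The next lemma reverses the passage from $M$ to $U(M)$.

\begin{lemma}\label{lem:collapse}
Let $\mathcal H=(H_i)_{i\ge0}$ be a typed model and let $g_i:H_i\to H_{i+1}$ be bijections with $x\in y\iff g_ix\in g_{i+1}y$ for $x\in H_i$, $y\in H_{i+1}$. Define $xEy\iff x\in g_0(y)$ on $H_0$. Then $(H_0,E)\models\mathrm{NF}$, and a stratifiable sentence holds in $(H_0,E)$ if and only if its typed version, for any stratification by types $\ge0$, holds in $\mathcal H$.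
\end{lemma}

\begin{proof}
Let $G_0$ be the identity and $G_i=g_{i-1}\cdots g_0:H_0\to H_i$, a bijection. Applying the hypothesis $i$ times to $x\in g_0y$ gives $xEy\iff G_ix\in G_{i+1}y$ for every $i$. Let $\phi$ be a formula with a stratification by types $\ge0$, and let elements $a_v\in H_0$ be assigned to its free variables $v$. Then $\phi$ holds of $(a_v)$ in $(H_0,E)$ if and only if its typed version holds of $(G_{\mathrm{type}(v)}a_v)$ in $\mathcal H$. Indeed, for $x\in y$ this was just shown, for $x=y$ it is injectivity of $G_i$, and the quantifier step of the induction uses that $G_i$ is onto. For sentences this is the last claim.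

If $y,y'\in H_0$ have the same $E$-members, then $g_0y=g_0y'$ by extensionality in $H_1$, so $y=y'$. For comprehension, let $\phi(x,\bar a)$ be stratified by types $\ge 0$, with $x$ of type $i$. The set $\{G_ix:(H_0,E)\models\phi(x,\bar a)\}$ is defined in $\mathcal H$ by the typed version of $\phi$ with the images of $\bar a$ as parameters, so it is the set of members of some $Y\in H_{i+1}$. For $y=G_{i+1}^{-1}Y$ we get $xEy\iff G_ix\in Y\iff\phi(x,\bar a)$.
\end{proof}

The same induction proves the stratifiable part of the Duality Scheme. We give the proof because it shows what is missing for the other sentences.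

\begin{proposition}\label{prop:strat}
If $\phi$ is a stratifiable sentence, then $\phi\leftrightarrow\phi^{\circlearrowleft}$ holds in every model $M$ of NF.
\end{proposition}

\begin{proof}
In $U(M)$ define coded permutations $c_i$ of $U_i$ for $i\ge0$ by $c_0=1$ and $c_{i+1}=\gamma\,j(c_i)$. Then $x\in y\iff c_ix\in j(c_i)y\iff c_ix\notin c_{i+1}y$. By induction on formulas stratified by types $\ge0$, a typed formula holds of $(a_v)$ if and only if its dual holds of $(c_{\mathrm{type}(v)}a_v)$.
\end{proof}

The permutation $c_i$ depends on the type: on $M$, $c_0$ is the identity and $c_1$ is complementation. An unstratifiable sentence uses one variable at several types, so the argument extends to it only if one permutation $\tau$ serves at all types. The recursion $c_{i+1}=\gamma j(c_i)$ then becomes the fixed-point condition that $\tau y$ is the complement of $\tau''y$, which is the definition of an antimorphism.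

\subsection{A criterion for an antimorphism}

Let $\mathcal H$ be a $\mathbb Z$-typed model. A \emph{shift} of $\mathcal H$ is a family of bijections $f:H_i\to H_{i+1}$ with $x\in y\iff fx\in fy$. An \emph{automorphism} is a family of bijections $\sigma:H_i\to H_i$ with the same property. Both preserve Kuratowski pairs. So if $p$ is a permutation with code $a$, then $fpf^{-1}$ has code $f(a)$ and $\sigma p\sigma^{-1}$ has code $\sigma(a)$.

A shift gives a model of NF by Lemma~\ref{lem:collapse}. We keep two degrees of freedom: the membership relation may be modified by a coded permutation $\rho$, as in a permutation model, and the antimorphism is sought in the form $\kappa\sigma$ with $\kappa$ coded and $\sigma$ an automorphism.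

\begin{lemma}\label{lem:crit}
Let $\mathcal H$ be a $\mathbb Z$-typed model, $f$ a shift and $\sigma$ an automorphism with $f\sigma=\sigma f$. Let $\kappa$ and $\rho$ be coded permutations of $H_0$ and $H_1$ such that, on $H_1$,
\begin{equation}\label{eq:crit}
f\kappa f^{-1}=\rho\,\gamma\,j(\kappa)\,(\sigma\rho\sigma^{-1})^{-1}.
\end{equation}
Define $x\,E'\,y\iff x\in\rho^{-1}fy$ on $H_0$. Then $N=(H_0,E')$ is a model of NF, a stratifiable sentence holds in $N$ if and only if its typed versions with types $\ge0$ hold in $\mathcal H$, and $\tau=\kappa\sigma$ is an antimorphism of $N$.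
\end{lemma}

\begin{proof}
The bijections $g_i=j^i(\rho^{-1})f:H_i\to H_{i+1}$ ($i\ge0$) satisfy
\[
x\in y\iff fx\in fy\iff j^i(\rho^{-1})fx\in j^{i+1}(\rho^{-1})fy ,
\]
so Lemma~\ref{lem:collapse} gives the first two claims. Multiply \eqref{eq:crit} on the left by $\rho^{-1}$, and on the right by $f\sigma=\sigma f$. This gives $\rho^{-1}f\tau=\gamma\,j(\kappa)\,\sigma\,\rho^{-1}f$ as maps $H_0\to H_1$. For $x,y\in H_0$ and $Y=\rho^{-1}fy$,
\[
\tau x\,E'\,\tau y\iff\kappa\sigma x\in\gamma j(\kappa)\sigma Y\iff\kappa\sigma x\notin j(\kappa)\sigma Y\iff\sigma x\notin\sigma Y\iff x\notin Y ,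
\]
and $x\notin Y$ means $\neg(x\,E'\,y)$.
\end{proof}

To find such data, look at the orbits of $\kappa$ and $\rho$. For $(m,n)\in\mathbb Z^2$ let $k_{m,n}$ and $\rho_{m,n}$ be the conjugates of $\kappa$ and $\rho$ by $f^m\sigma^n$; they are permutations of $H_m$ and $H_{m+1}$. Conjugation by a map that preserves $\in$ in both directions sends $\gamma$ to $\gamma$ and $j(p)$ to $j$ of the conjugate of $p$. So \eqref{eq:crit} turns into the system
\[
k_{m+1,n}=\rho_{m,n}\,\gamma\,j(k_{m,n})\,\rho_{m,n+1}^{-1}\qquad((m,n)\in\mathbb Z^2),
\]
and the array looks the same, to every formula, after a step in $m$ or a step in $n$. Conversely, Section~\ref{sec:compact} recovers $f$ and $\sigma$ from an array with these two properties. By compactness it suffices to treat finitely many formulas, that is, a finite coloring of finite windows of the array. In a model $U(M)$ all sorts are copies of $M$, so the entries of the array lie in one group and $j$ becomes an endomorphism of it. This is the setting of the next section.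

\section{Solving the grid equation up to a coloring}\label{sec:comb}

Throughout this section $S$ is a group, $J:S\to S$ is a homomorphism, and $C\in S$ satisfies $C^2=1$ and commutes with every element of $J(S)$. Write $[d]=\{1,\dots,d\}$ and $\triangle$ for symmetric difference.

\begin{definition}\label{def:cube}
A \emph{$d$-cube} in $(S,J,C)$ consists of elements $e_A\in S$ ($A\subseteq[d]$) and $z_A\in S$ ($\emptyset\ne A\subseteq[d]$) such that
\begin{itemize}
\item[(C1)] $e_Ae_B=e_{A\triangle B}$ for all $A,B$;
\item[(C2)] $z_A\,C\,z_A^{-1}=e_A$ for all $A\neq\emptyset$;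
\item[(C3)] $z_A$ commutes with $J^l(e_B)$ and $J^l(z_B)$ for all $l\ge1$ and all $B$.
\end{itemize}
\end{definition}

By (C1), $e_\emptyset=1$. Conditions (C1) and (C2) say that $S$ contains a homomorphic image of $(\mathbb Z/2)^d$ in which the image of every nonzero element is conjugate to $C$.

\begin{proposition}\label{prop:grid}
Assume that $(S,J,C)$ has a $d$-cube for every $d\ge1$. Let $R,r\ge0$ and let $\chi$ be a coloring of $(S\times S)^{(R+1)(r+1)}$ with finitely many colors. Then there are $k_{m,n},\rho_{m,n}\in S$ $(0\le m\le R+1$, $0\le n\le r+1)$ with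
\begin{equation}\label{eq:grid}
k_{m+1,n}=\rho_{m,n}\,C\,J(k_{m,n})\,\rho_{m,n+1}^{-1}\qquad(0\le m\le R,\ 0\le n\le r)
\end{equation}
and $\chi(W_{00})=\chi(W_{10})=\chi(W_{01})$, where $W_{ab}=(k_{a+m,b+n},\rho_{a+m,b+n})_{0\le m\le R,\,0\le n\le r}$.
\end{proposition}

\begin{example}\label{ex:parity}
Some hypothesis is needed. Suppose that $\lambda:S\to\mathbb Z/2$ is a homomorphism with $\lambda J=\lambda$ and $\lambda(C)=1$; for instance $S=\mathbb Z/2$, $J$ and $\lambda$ the identity, and $C$ the generator. Take $R=r=0$ and color $(k,\rho)$ by $(\lambda(k),\lambda(\rho))$. Equation~\eqref{eq:grid} gives $\lambda(k_{1,0})=\lambda(\rho_{0,0})+1+\lambda(k_{0,0})+\lambda(\rho_{0,1})$, which is impossible if the three windows have the same color. A $2$-cube excludes such a $\lambda$: by (C2), $\lambda(e_A)=1$ for $A\ne\emptyset$, and this contradicts $e_{\{1\}}e_{\{2\}}=e_{\{1,2\}}$.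
\end{example}

\subsection{Vertex coordinates}

View $k_{m,n}$ as a label of the edge from $(m,n)$ to $(m,n+1)$ and $\rho_{m,n}$ as a label of the edge from $(m,n)$ to $(m+1,n)$. Then \eqref{eq:grid} is one condition for each unit square. We remove these conditions by producing solutions from free labels of the vertices.

As in Proposition~\ref{prop:strat}, let $c_0=1$ and $c_{m+1}=C\,J(c_m)$, so that $c_m=C\,J(C)\cdots J^{m-1}(C)$. Applying $J^i$ to the hypothesis on $C$ shows that $J^i(C)$ commutes with $J^{i+1}(S)$, which contains $J^l(S)$ for all $l>i$. Hence $c_m$ commutes with $J^m(S)$. Also $c_{m+1}=c_mJ^m(C)$. For an array $(g_{m,n})$ in $S$ put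
\begin{equation}\label{eq:vertex}
k_{m,n}=g_{m,n}\,c_m\,g_{m,n+1}^{-1},\qquad \rho_{m,n}=g_{m+1,n}\,J(g_{m,n})^{-1}.
\end{equation}
Let $P=R+2$ and $Q=r+2$. A $P\times Q$ array $g=(g_{m,n})_{0\le m<P,\,0\le n<Q}$ determines $D(g)=(k_{m,n},\rho_{m,n})_{m\le R,\,n\le r}$, and we write $\bar\chi(g)=\chi(D(g))$.

\begin{lemma}\label{lem:vertex}
\begin{itemize}
\item[(a)] The elements \eqref{eq:vertex} satisfy \eqref{eq:grid}.
\item[(b)] \emph{(Gauge invariance.)} For $u\in S$, $D(g)$ is unchanged if every $g_{m,n}$ is replaced by $g_{m,n}J^m(u)$.
\item[(c)] Let $(g_{m,n})_{0\le m\le P,\,0\le n\le Q}$ be given, and define $k_{m,n},\rho_{m,n}$ for $m\le R+1$, $n\le r+1$ by \eqref{eq:vertex}. Consider the $P\times Q$ arrays $g^0_{m,n}=g_{m,n}$, $g^{\rightarrow}_{m,n}=g_{m,n+1}$ and $g^{\uparrow}_{m,n}=g_{m+1,n}J^m(C)^n$. Then $W_{00}=D(g^0)$, $W_{01}=D(g^{\rightarrow})$ and $W_{10}=D(g^{\uparrow})$.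
\end{itemize}
\end{lemma}

\begin{proof}
(a) Since $C$ commutes with $J(g_{m,n})$,
\begin{align*}
\rho_{m,n}CJ(k_{m,n})\rho_{m,n+1}^{-1}
&=g_{m+1,n}J(g_{m,n})^{-1}\,C\,J(g_{m,n})J(c_m)J(g_{m,n+1})^{-1}\,J(g_{m,n+1})g_{m+1,n+1}^{-1}\\
&=g_{m+1,n}\,CJ(c_m)\,g_{m+1,n+1}^{-1}=k_{m+1,n}.
\end{align*}
(b) We have $J^m(u)c_mJ^m(u)^{-1}=c_m$, so $k_{m,n}$ is unchanged. Also $g_{m+1,n}J^{m+1}(u)\,J(g_{m,n}J^m(u))^{-1}=g_{m+1,n}J(g_{m,n})^{-1}$, so $\rho_{m,n}$ is unchanged.

(c) The first two claims are read off from \eqref{eq:vertex}. For the third, $J^m(C)$ commutes with $c_m$ and has square $1$, so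
\begin{align*}
g^{\uparrow}_{m,n}\,c_m\,(g^{\uparrow}_{m,n+1})^{-1}&=g_{m+1,n}\,c_mJ^m(C)\,g_{m+1,n+1}^{-1}=k_{m+1,n},\\
g^{\uparrow}_{m+1,n}J(g^{\uparrow}_{m,n})^{-1}&=g_{m+2,n}J^{m+1}(C)^{n}J^{m+1}(C)^{-n}J(g_{m+1,n})^{-1}=\rho_{m+1,n}.\qedhere
\end{align*}
\end{proof}

Part (c) shows what the second index is for. A step in $m$ replaces $c_m$ by $c_mJ^m(C)$. The two outer factors of $k_{m,n}$ come from neighboring columns, so the extra factor $J^m(C)$ is absorbed by \emph{twisting} every second column, that is, by multiplying its entry in row $m$ on the right by $J^m(C)$. By the lemma, Proposition~\ref{prop:grid} follows once we find a $(P+1)\times(Q+1)$ array with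
\begin{equation}\label{eq:goal}
\bar\chi(g^0)=\bar\chi(g^{\rightarrow})=\bar\chi(g^{\uparrow}).
\end{equation}
Equality of colors under a plain shift of rows or columns is the business of Ramsey's theorem. The real task is to make the twist invisible.

\subsection{One row and two columns}\label{sub:toy}

Keep only row $0$, two columns, and the single label $k=g_0g_1^{-1}$. Given a coloring $\chi$ of $S$ with $q$ colors, we want $g_0,g_1$ such that twisting column $1$ preserves the color: $\chi(g_0g_1^{-1})=\chi(g_0(g_1C)^{-1})$. Take a $d$-cube with $2^d>q$. By the pigeonhole principle there are $B\neq B'$ with $\chi(e_B)=\chi(e_{B'})$. Put $A=B\triangle B'$, $g_0=e_Bz_A$ and $g_1=z_A$. Then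
\[
g_0g_1^{-1}=e_B,\qquad g_0(g_1C)^{-1}=e_B\,z_ACz_A^{-1}=e_Be_A=e_{B'} .
\]
Two things happen here. The common right factor $z_A$ cancels, so the color can be computed before $A$ is known. And through $z_A$ the twist by $C$ becomes a move in the cube in the direction $A$, where $A$ is ours to choose.

The general case needs three changes. With many columns, the pattern of twisted columns depends on the columns that Ramsey's theorem selects at the end. So all patterns must preserve the color, and the Hales--Jewett theorem replaces the pigeonhole principle. With many rows, the twist multiplies row $i$ by $J^i(C)$, so the factor $e_Bz_A$ must enter row $i$ as $J^i(e_Bz_A)$. Finally, the twisted array starts one row higher than the array it is compared with, so the rows must be built by a rule that is invariant under a shift of rows. We recall the two theorems.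

\medskip\noindent\emph{Ramsey's theorem.} For all $a,b,c$ there is $n$ such that for every coloring of the $a$-element subsets of $[n]$ with $c$ colors there is a $b$-element subset of $[n]$ all of whose $a$-element subsets have the same color.

\smallskip\noindent\emph{Hales--Jewett theorem.} For every finite alphabet $\Lambda$ and every $c$ there is $d=\mathrm{HJ}(\Lambda,c)\ge1$ such that every coloring of $\Lambda^d$ with $c$ colors has a monochromatic \emph{line}: a family of words $(\omega_\lambda)_{\lambda\in\Lambda}$ which, for some nonempty \emph{active set} $A\subseteq[d]$, agree outside $A$, while $\omega_\lambda$ has the symbol $\lambda$ at every place in $A$.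

\subsection{Letters and rows}

Let $q$ be the number of colors of $\chi$. By Ramsey's theorem fix $Q'$ such that every $q$-coloring of the $Q$-element subsets of $[Q']$ is constant on the $Q$-element subsets of some $(Q+1)$-element set. We build arrays with columns indexed by $[Q']$.

A \emph{letter over $[d]$} is a pair $\ell=(v,A)$, where $v=(B_n)_{n\in[Q']}$ is a tuple of subsets of $[d]$ and $\emptyset\ne A\subseteq[d]$. For $\varepsilon\in\{0,1\}^{Q'}$ let $v+\varepsilon A$ be the tuple whose $n$-th entry is $B_n$ if $\varepsilon_n=0$ and $B_n\triangle A$ if $\varepsilon_n=1$. Fix a $d$-cube; the value of $d$ is chosen in the next subsection. Put $L=P-1$ and $T=L+P$. For a sequence of letters $\ell_b=((B_{b,n})_n,A_b)$ define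
\begin{equation}\label{eq:rows}
w_{b,n}=e_{B_{b,n}}z_{A_b},\qquad x_{a,n}=w_{a,n}\,J(w_{a-1,n})\,J^2(w_{a-2,n})\cdots J^L(w_{a-L,n}).
\end{equation}
\emph{Window $a$} is the array $(x_{a+i,n})_{0\le i<P,\ n\in[Q']}$. It involves the $T$ letters $\ell_{a-L},\dots,\ell_{a+P-1}$. The middle one, $\ell_a$, contributes to row $a+i$ exactly one factor, the one under $J^i$. For $P=3$, with the column index suppressed, window $a$ is
\[
\begin{array}{rccc}
x_a\ =&\boxed{w_a}&J(w_{a-1})&J^2(w_{a-2})\\[2pt]
x_{a+1}\ =&w_{a+1}&\boxed{J(w_{a})}&J^2(w_{a-1})\\[2pt]
x_{a+2}\ =&w_{a+2}&J(w_{a+1})&\boxed{J^2(w_{a})}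
\end{array}
\]
For a $Q$-element set $s\subseteq[Q']$, the columns of window $a$ in $s$, numbered increasingly, form a $P\times Q$ array. Let $\Xi(\ell_{a-L},\dots,\ell_{a+P-1})$ be the function that sends each such $s$ to $\bar\chi$ of this array. The rule \eqref{eq:rows} does not depend on $a$, so $\Xi$ is one function of $T$ letters. It takes at most $q'=q^{\binom{Q'}{Q}}$ values.

\begin{lemma}\label{lem:letters}
Let $\ell_a=(v,A)$ be the middle letter of window $a$.
\begin{itemize}
\item[(a)] With $v$ and the other $T-1$ letters fixed, $\Xi$ does not depend on $A$.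
\item[(b)] For $\varepsilon\in\{0,1\}^{Q'}$, the array $(x_{a+i,n}J^i(C)^{\varepsilon_n})_{0\le i<P,\,n\in[Q']}$ is window $a$ for the sequence in which $\ell_a$ is replaced by $(v+\varepsilon A,A)$.
\end{itemize}
\end{lemma}

\begin{proof}
Let $v=(B_n)$. For $0\le i\le L$ write
\[
x_{a+i,n}=X\cdot J^i(e_{B_n})\,J^i(z_A)\cdot X',\qquad X=\prod_{l<i}J^l(w_{a+i-l,n}),\quad X'=\prod_{l=i+1}^{L}J^l(w_{a+i-l,n}),
\]
where $X$ and $X'$ do not involve $\ell_a$.

(a) By (C3), $z_A$ commutes with $J^{l-i}(w_{b,n})$ for $l>i$. So $J^i(z_A)$ commutes with $X'$, and $x_{a+i,n}=X J^i(e_{B_n})X'\cdot J^i(z_A)$. By Lemma~\ref{lem:vertex}(b) with $u=z_A^{-1}$, the last factor can be deleted in all rows and columns at once without changing $D$. What remains does not involve $A$.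

(b) The element $J^i(C)$ commutes with $X'\in J^{i+1}(S)$, so $x_{a+i,n}J^i(C)^{\varepsilon_n}=X J^i(e_{B_n}z_AC^{\varepsilon_n})X'$. By (C2), $z_AC=e_Az_A$, hence $e_{B_n}z_AC^{\varepsilon_n}=e_{B_n}e_A^{\varepsilon_n}z_A$. By (C1), $e_{B_n}e_A^{\varepsilon_n}=e_{B'_n}$, where $B'_n$ is the $n$-th entry of $v+\varepsilon A$.
\end{proof}

Part (a) is the only use of (C3). It allows us to color the tuples $v$ first and to take for $A$ the active set of a monochromatic line afterwards.

\subsection{Choice of the letters}

We want letters $\ell_1,\dots,\ell_K$ such that the twist is invisible in every window formed from an increasing $T$-tuple of them. The letter $\ell_h$ has to work with neighbors on both sides, which looks circular. The circle is broken by choosing the letters from last to first. When $\ell_h$ is chosen, the later letters are known. The earlier ones are not, but they range over finite sets whose sizes were fixed before the dimension for $\ell_h$, so all their values can be built into the coloring.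

\begin{proof}[Proof of Proposition~\ref{prop:grid}]
By Ramsey's theorem fix $K$ such that every $q'$-coloring of the $T$-element subsets of $[K]$ is constant on the $T$-element subsets of some $(T+1)$-element set. Define $d_1,\dots,d_K$ recursively by
\[
d_h=\mathrm{HJ}\Bigl(\{0,1\}^{Q'},\ (q')^{\binom{K}{T}\prod_{i<h}|\mathfrak L_i|}\Bigr),
\]
where $\mathfrak L_i$ is the finite set of letters over $[d_i]$. These numbers depend only on $q,P,Q,Q',K$. Let $d=\max_h d_h$ and fix a $d$-cube. Every element of $\mathfrak L_h$ is a letter over $[d]$.

Choose $\ell_h\in\mathfrak L_h$ for $h=K,K-1,\dots,1$. Suppose that $\ell_i$ is chosen for $i>h$. A tuple $v=(B_n)$ of subsets of $[d_h]$ is the same as a word of length $d_h$ over the alphabet $\{0,1\}^{Q'}$: the symbol at place $p$ records for which $n$ we have $p\in B_n$. Color $v$ by the following function. Its arguments are an increasing $T$-tuple of indices from $[K]$ with middle index $h$, and a choice of letters $\ell'_i\in\mathfrak L_i$ for all $i<h$. Its value is $\Xi$ of the $T$ letters given by $\ell'_i$ at indices $i<h$, by $(v,A)$ with any $A$ at index $h$, and by $\ell_i$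 at indices $i>h$. This is well defined by Lemma~\ref{lem:letters}(a), and the number of colors is at most the one in the definition of $d_h$. Take a monochromatic line, let $A$ be its active set, and let $v$ be its word with the symbol $(0,\dots,0)$ on $A$. Then $B_n\cap A=\emptyset$ for all $n$, and the word with the symbol $\varepsilon$ on $A$ is $v+\varepsilon A$. Put $\ell_h=(v,A)$. The letters $\ell_i$ with $i<h$, chosen afterwards, are among the choices $\ell_i'$. Therefore:
\begin{itemize}
\item[($\dagger$)] for every increasing $T$-tuple from $\ell_1,\dots,\ell_K$ and every $\varepsilon$, the value of $\Xi$ does not change if the middle letter $(v,A)$ is replaced by $(v+\varepsilon A,A)$.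
\end{itemize}

Color each $T$-element subset of $[K]$ by $\Xi$ of the corresponding increasing tuple. By the choice of $K$ there are $T+1$ of the letters whose increasing $T$-tuples all have the same $\Xi$. Rename them $\ell_{-L},\dots,\ell_P$ in increasing order and define rows $x_0,\dots,x_P$ by \eqref{eq:rows}. The first $T$ letters give window $0$ and the last $T$ give window $1$, so these windows have the same $\Xi$. Applying ($\dagger$) and Lemma~\ref{lem:letters}(b) to window $1$, we obtain for every $Q$-element set $s\subseteq[Q']$ and every $\varepsilon$
\begin{equation}\label{eq:twist}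
\bar\chi\bigl((x_{i,n})_{i<P,\,n\in s}\bigr)=\bar\chi\bigl((x_{1+i,n}J^i(C)^{\varepsilon_n})_{i<P,\,n\in s}\bigr).
\end{equation}
By the choice of $Q'$ there are $t_0<\dots<t_Q$ in $[Q']$ such that the left side of \eqref{eq:twist} is the same for all $Q$-element $s\subseteq\{t_0,\dots,t_Q\}$. Put $g_{m,n}=x_{m,t_n}$ for $0\le m\le P$, $0\le n\le Q$. Comparing $s=\{t_0,\dots,t_{Q-1}\}$ with $s=\{t_1,\dots,t_Q\}$ gives $\bar\chi(g^0)=\bar\chi(g^{\rightarrow})$. Taking $s=\{t_0,\dots,t_{Q-1}\}$ and $\varepsilon_{t_n}\equiv n\pmod 2$ in \eqref{eq:twist} gives $\bar\chi(g^0)=\bar\chi(g^{\uparrow})$, because $J^i(C)^2=1$. This is \eqref{eq:goal}.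
\end{proof}

\section{A permutation model with cubes}\label{sec:perm}

Fix $M_0\models\mathrm{NF}$, with membership relation $\in$. In this section ``set'' means an element of $M_0$, while $d,p,q$ and the finite index sets are standard, that is, they belong to the metatheory. A standard finite collection of elements of $M_0$ is a set, and a definition by finitely many stratified cases is stratified. A parameter may be used at several types in a comprehension instance, since one can use a separate variable for each type and give these variables the same value.

\subsection{Type-level pairs}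

We need an ordered pair that has the same type as its components. Let $0=\{\emptyset\}$, let $n+1=\{x\cup\{y\}:x\in n,\ y\notin x\}$, which has the type of $n$, and let $\mathbb N$ be the intersection of all sets that contain $0$ and are closed under $n\mapsto n+1$. By this minimality, every element of $\mathbb N$ other than $0$ is a successor. By Infinity \cite{Specker}, the successor map is injective on $\mathbb N$ and $0$ is not a successor. In particular $0,1,2,\dots$ are distinct, so $M_0$ is infinite. The map
\[
\vartheta(x)=(x\setminus\mathbb N)\cup\{n+1:n\in x\cap\mathbb N\}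
\]
preserves type and is a bijection of $V$ onto $\{y:0\notin y\}$, with inverse $y\mapsto(y\setminus\mathbb N)\cup\{n\in\mathbb N:n+1\in y\}$. The \emph{Quine pair} is
\[
\langle a,b\rangle=\{\vartheta(x):x\in a\}\cup\{\vartheta(x)\cup\{0\}:x\in b\}.
\]
It has the type of $a$ and $b$. Every set $c$ equals $\langle a,b\rangle$ for exactly one choice of $a,b$, namely $a=\{x:\vartheta(x)\in c\}$ and $b=\{x:\vartheta(x)\cup\{0\}\in c\}$. Thus $V=V\times V$. This is the use of Infinity in the proof.

A \emph{set function} is a set of Quine pairs that is the graph of a function. A stratified definition in which argument and value have the same type defines a set function. Let $S$ be the group of set permutations of $V$. For $g\in S$ let $j(g)(x)=g''x$, and let $\gamma(x)=V\setminus x$. Then $j(g),\gamma\in S$, the map $j:S\to S$ is a homomorphism, $\gamma^2=1$, and $\gamma$ commutes with $j(S)$. Define $\widehat g\in S$ by $\widehat g\langle u,v\rangle=\langle gu,v\rangle$. The map $g\mapsto\widehat g$ is an injective homomorphism $S\to S$. Let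
\[
\mathcal G=\{j(\widehat g):g\in S\}.
\]

We first look for permutations $\varepsilon_A,\zeta_A$ that satisfy (C1) and (C2) with $C=\gamma$ and such that $\zeta_A$ commutes with a large part of $j(S)$.

\begin{remark}\label{rem:hats}
One cannot ask that $\zeta_A$ commute with all of $j(S)$. Suppose that $\xi\in S$ commutes with $j(S)$. If $g$ is a transposition of two members of $x$, or of two nonmembers, then $j(g)$ fixes $x$, hence fixes $\xi(x)$. So $\xi(x)\in\{\emptyset,x,\gamma x,V\}$. This would apply to each $\varepsilon_A=\zeta_A\gamma\zeta_A^{-1}$. But these conjugates of $\gamma$ have no fixed point, so by (C1) the map $A\mapsto\varepsilon_A(x)$ is injective, which forces $2^d\le4$. The subgroup $\mathcal G$ leaves the second coordinate of the members of a set untouched, and this provides the room that is missing here.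
\end{remark}

\subsection{Equivariant Cantor--Bernstein}

All bijections below come from pairs of injections. The point is that the Cantor--Bernstein bijection is canonical, so it respects every symmetry of the two injections.

\begin{lemma}\label{lem:cb}
Let $\lambda:A\to B$ and $\lambda':B\to A$ be injective set functions. There is a set bijection $\mu:A\to B$ such that $\mu\alpha=\beta\mu$ for all set permutations $\alpha$ of $A$ and $\beta$ of $B$ with $\lambda\alpha=\beta\lambda$ and $\lambda'\beta=\alpha\lambda'$.
\end{lemma}

\begin{proof}
Let $A_0$ be the intersection of all subsets of $A$ that contain $A\setminus\lambda'(B)$ and are closed under $\lambda'\lambda$. It is a set by stratified comprehension, and minimality gives $A_0=(A\setminus\lambda'(B))\cup\lambda'\lambda(A_0)$. Let $\mu=\lambda$ on $A_0$ and $\mu=\lambda'^{-1}$ on $A\setminus A_0\subseteq\lambda'(B)$.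

The map $\mu$ is injective on each piece. If $\lambda(a)=\lambda'^{-1}(x)$ with $a\in A_0$ and $x\notin A_0$, then $x=\lambda'\lambda(a)\in A_0$, a contradiction. So $\mu$ is injective. Let $b\in B$. If $\lambda'(b)\notin A_0$, then $b=\mu(\lambda'(b))$. If $\lambda'(b)\in A_0$, then $\lambda'(b)=\lambda'\lambda(a)$ with $a\in A_0$, so $b=\lambda(a)=\mu(a)$. So $\mu$ is onto.

Let $(\alpha,\beta)$ be as stated. Then $\alpha(\lambda'(B))=\lambda'(\beta(B))=\lambda'(B)$ and $\lambda'\lambda\alpha=\lambda'\beta\lambda=\alpha\lambda'\lambda$. So the set $\alpha(A_0)$ contains $A\setminus\lambda'(B)$ and is closed under $\lambda'\lambda$, whence $\alpha(A_0)\supseteq A_0$. The pair $(\alpha^{-1},\beta^{-1})$ satisfies the same hypotheses, so $\alpha(A_0)=A_0$. For $a\in A_0$ we get $\mu\alpha a=\lambda\alpha a=\beta\lambda a=\beta\mu a$. For $x=\lambda'(b)\notin A_0$ we have $\alpha x=\lambda'(\beta b)\notin A_0$, so $\mu\alpha x=\beta b=\beta\mu x$.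
\end{proof}

\subsection{Columns and absorption}

Every $y$ has the form $\langle u,\langle a,b\rangle\rangle$; put $h_1(y)=\langle u,a\rangle$ and $h_2(y)=b$. Then $y\mapsto(h_1(y),h_2(y))$ is a bijection of $V$ onto the pairs of elements of $V$, with $h_1(\widehat gy)=\widehat gh_1(y)$ and $h_2(\widehat gy)=h_2(y)$. The \emph{column} of a set $X$ at $i\in V$ is $X_i=\{h_1(y):y\in X,\ h_2(y)=i\}$. A set is determined by its columns, and $\mathcal G$ and $\gamma$ act column by column:
\[
(\alpha X)_i=\alpha(X_i)\quad(\alpha\in\mathcal G),\qquad(\gamma X)_i=\gamma(X_i).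
\]
For sets $k,b$ with $\emptyset\notin k$ and $\emptyset\notin b$ define
\begin{align*}
F(k,x)&=\{y:\text{exactly one of }h_1(y)\in x,\ h_2(y)\in k\text{ holds}\},\\
Y(b,x)&=\{y:(h_2(y)=\emptyset\text{ and }h_1(y)\in x)\text{ or }h_2(y)\in b\}.
\end{align*}
The column of $F(k,x)$ at $i$ is $x$ for $i\notin k$ and $\gamma x$ for $i\in k$. The column of $Y(b,x)$ is $x$ at $\emptyset$, is $V$ at $i\in b$, and is $\emptyset$ elsewhere. Both definitions are stratified with $x,k,b$ and the value of one type. Each $\alpha\in\mathcal G$ commutes with $\gamma$ and fixes $\emptyset$ and $V$, so comparing columns gives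
\begin{equation}\label{eq:FY}
F(k,\alpha x)=\alpha F(k,x),\qquad F(k,\gamma x)=\gamma F(k,x),\qquad Y(b,\alpha x)=\alpha Y(b,x).
\end{equation}
The set $F(k,x)$ determines $x$, its column at $\emptyset$, and then $k$, the set of $i$ at which the column is $\gamma x\neq x$. The set $Y(b,x)$ determines $x$, its column at $\emptyset$, and $b$, the set of $i\neq\emptyset$ at which the column is $V$.

For a standard finite set $\Delta$, represent its elements by distinct sets and let $V\times\Delta$ be the set of pairs $\langle x,\delta\rangle$, written $(x,\delta)$. Each $\alpha\in\mathcal G$ acts on $V\times\Delta$ by $(x,\delta)\mapsto(\alpha x,\delta)$, and on $V$ by $x\mapsto\alpha x$. A set function between two such sets is \emph{equivariant} if it commutes with the action of every $\alpha\in\mathcal G$. For $p\ge1$ and $q\ge0$ let $Z_{p,q}=V\times\Delta_{p,q}$, where $\Delta_{p,q}$ is the disjoint union of $[p]$ and $[q]\times\{0,1\}$, with the involution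
\[
\iota(x,s)=(\gamma x,s)\quad(s\in[p]),\qquad\iota(x,(s,\beta))=(x,(s,1-\beta))\quad(s\in[q]).
\]
So $Z_{p,q}$ consists of $p$ copies of $(V,\gamma)$ and $q$ pairs of copies of $V$ that are swapped. The next lemma says that $(V,\gamma)$ absorbs all of these, and also $V$-many copies of itself.

\begin{lemma}\label{lem:absorb}
\begin{itemize}
\item[(a)] For $p\ge1$, $q\ge0$ there is an equivariant set bijection $\mu:V\to Z_{p,q}$ with $\mu\gamma=\iota\mu$.
\item[(b)] There is $\pi\in S$ with
\begin{equation}\label{eq:pi}
\pi\,\widehat\gamma=\gamma\,\pi,\qquad\pi\,\widehat\alpha=\alpha\,\pi\quad(\alpha\in\mathcal G).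
\end{equation}
\end{itemize}
\end{lemma}

\begin{proof}
(a) Choose distinct nonempty sets $i_1,\dots,i_{p+q},i^*$, and let $k_s=\{i_s\}$ for $s\in[p]$ and $b_s=\{i_{p+s}\}$ for $s\in[q]$. Define $\lambda:V\to Z_{p,q}$ by $\lambda(x)=(x,1)$ with $1\in[p]$, and $\lambda':Z_{p,q}\to V$ by
\[
\lambda'(x,s)=F(k_s,x),\qquad\lambda'(x,(s,\beta))=\gamma^\beta\,Y(b_s,x).
\]
The map $\lambda$ is injective and equivariant, and $\lambda\gamma=\iota\lambda$. The map $\lambda'$ is equivariant by \eqref{eq:FY}. It satisfies $\lambda'\iota=\gamma\lambda'$, by the second identity in \eqref{eq:FY} on $V\times[p]$ and by $\gamma^{1-\beta}=\gamma\gamma^\beta$ on the rest.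

For injectivity of $\lambda'$, the values have three forms: $F(k_s,x)$, $Y(b_s,x)$, $\gamma Y(b_s,x)$. Within one form, the value determines $s$ and $x$. The second and third forms differ in the column at $i^*$, which is $\emptyset$ and $V$ respectively. Suppose $F(k_s,x)=Y(b_{s'},x')$. The column at $i^*$ gives $x=\emptyset$. The column at $i_{p+s'}\notin k_s$ then gives $\emptyset=V$, which is false. Suppose $F(k_s,x)=\gamma Y(b_{s'},x')$. Then $F(k_s,\gamma x)=Y(b_{s'},x')$, which was just excluded. Lemma~\ref{lem:cb} now gives $\mu$.

(b) No member of $\langle\emptyset,k\rangle=\{\vartheta(x)\cup\{0\}:x\in k\}$ is empty. So $\lambda\langle x,k\rangle=F(\langle\emptyset,k\rangle,x)$ is defined on all of $V$, and it is an injective set function. Let $\lambda'(x)=\langle x,\emptyset\rangle$, also an injective set function. For $\alpha\in\mathcal G\cup\{\gamma\}$ we have $\lambda\widehat\alpha=\alpha\lambda$ by \eqref{eq:FY}, and $\lambda'\alpha=\widehat\alpha\lambda'$ by the definition of $\widehat\alpha$. Lemma~\ref{lem:cb}, with $A=B=V$ and the pairs $(\widehat\alpha,\alpha)$, gives $\pi$.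
\end{proof}

\subsection{Cubes of conjugates of $\gamma$}

We construct an action of the group $(\mathcal P([d]),\triangle)$ on a set $Z$ in which each nonempty $A$ acts like $\iota$ on some $Z_{p,q}$, hence like $\gamma$ on $V$. To guarantee $p\ge1$ for every $A$, the set $Z$ has one block for each nonempty $B\subseteq[d]$. On that block $B$ acts by $\gamma$, and all other nonempty $A$ move the index.

\begin{lemma}\label{lem:cube}
For each $d\ge1$ there are $\varepsilon_A\in S$ $(A\subseteq[d])$ and $\zeta_A\in S$ $(\emptyset\ne A\subseteq[d])$ with $\varepsilon_A\varepsilon_B=\varepsilon_{A\triangle B}$ and $\zeta_A\gamma\zeta_A^{-1}=\varepsilon_A$, such that each $\zeta_A$ commutes with every element of $\mathcal G$.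
\end{lemma}

\begin{proof}
For $\emptyset\neq B\subseteq[d]$ and $A\subseteq[d]$ put $a_B(A)=0$, $\eta_B(A)=A$ if $\min B\notin A$, and $a_B(A)=1$, $\eta_B(A)=A\triangle B$ if $\min B\in A$. Then $\min B\notin\eta_B(A)$, and $\eta_B(A)=\emptyset$ only for $A\in\{\emptyset,B\}$. Moreover $a_B(A\triangle A')\equiv a_B(A)+a_B(A')\pmod 2$, and hence $\eta_B(A\triangle A')=\eta_B(A)\triangle\eta_B(A')$. Let $\Delta$ be the set of pairs $(B,t)$ with $\emptyset\ne B\subseteq[d]$ and $t\subseteq[d]\setminus\{\min B\}$. Let $Z=V\times\Delta$ and
\[
\overline A\,(x,B,t)=\bigl(\gamma^{a_B(A)}x,\ B,\ t\triangle\eta_B(A)\bigr).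
\]
Each $\overline A$ is an equivariant set permutation of $Z$, and $\overline A\;\overline{A'}=\overline{A\triangle A'}$.

Fix $A\ne\emptyset$. On the block $B=A$ we have $\overline A(x,A,t)=(\gamma x,A,t)$, which gives $p=2^{d-1}\geq 1$ copies of $(V,\gamma)$. On a block $B\neq A$, the map $t\mapsto t\triangle\eta_B(A)$ is an involution without fixed points. Choose one $t$ from each of its orbits and let $(B_1,t_1),\dots,(B_q,t_q)$ list the chosen pairs over all $B\ne A$. The map $(x,(s,\beta))\mapsto\overline A^{\,\beta}(x,B_s,t_s)$ is an equivariant bijection of $V\times([q]\times\{0,1\})$ onto the union of these blocks: for $\beta=0$ it fills the copies of $V$ at the chosen indices, and for $\beta=1$ those at their partners. It carries the swap to $\overline A$, since $\overline A^{\,2}=1$. So there is an equivariant set bijection $Z_{p,q}\to Z$ that carries $\iota$ to $\overline A$. Composing with Lemma~\ref{lem:absorb}(a), we get an equivariant set bijection $\mu_A:V\to Z$ with $\mu_A\gamma=\overline A\mu_A$.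

Let $\mu_*=\mu_{[d]}$, $\varepsilon_A=\mu_*^{-1}\overline A\mu_*$ and $\zeta_A=\mu_*^{-1}\mu_A$. Then $\varepsilon_A\varepsilon_B=\varepsilon_{A\triangle B}$ and $\zeta_A\gamma\zeta_A^{-1}=\mu_*^{-1}\mu_A\gamma\mu_A^{-1}\mu_*=\varepsilon_A$. The map $\zeta_A:V\to V$ is equivariant, which means that it commutes with $\mathcal G$.
\end{proof}

\subsection{The model $M$}

Lemma~\ref{lem:cube} does not give a cube in $(S,j,\gamma)$. Condition (C3) asks that $\zeta_A$ commute with $j^l(\zeta_B)$, and nothing places $j^l(\zeta_B)$ in $\mathcal G$. The elements $\widehat{\zeta_B}$ do have $j(\widehat{\zeta_B})\in\mathcal G$, but they conjugate $\widehat\gamma$ and not $\gamma$. The permutation $\pi$ repairs this: in the permutation model that it defines, complementation is $\widehat\gamma$, and lifting maps hatted permutations to hatted elements of $\mathcal G$.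

\begin{proposition}\label{prop:M}
Let $M=(M_0,E)$ with $xEy\iff x\in\pi(y)$, and put $J(g)=\pi^{-1}j(g)\pi$ for $g\in S$ and $C=\pi^{-1}\gamma\pi$.
\begin{itemize}
\item[(a)] $M\models\mathrm{NF}$, and $M$ and $M_0$ satisfy the same stratifiable sentences.
\item[(b)] For every $g\in S$ there is an element $\ulcorner g\urcorner$ of $M$ that is, in $M$, the graph of $g$ as a set of Kuratowski pairs.
\item[(c)] $zEx\iff gz\,E\,J(g)x$ and $z\,E\,Cx\iff\neg\,zEx$ for all $g\in S$ and all $x,z$.
\item[(d)] $J:S\to S$ is a homomorphism, $C^2=1$, $C$ commutes with $J(S)$, and $(S,J,C)$ has a $d$-cube for every $d\ge1$.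
\end{itemize}
\end{proposition}

\begin{proof}
(a) Apply Lemma~\ref{lem:collapse} to the sorts $\ge0$ of $U(M_0)$ with $g_i(x,i)=(j^i(\pi)x,i+1)$. The hypothesis holds because $x\in y\iff j^i(\pi)x\in j^{i+1}(\pi)y$. A typed sentence holds in $U(M_0)$ if and only if its erasure holds in $M_0$.

(b) The element of $M$ whose $E$-members are the members of a set $X$ is $\pi^{-1}(X)$. So the Kuratowski pair of $x,y$ in $M$ is $\pi^{-1}\{\pi^{-1}\{x\},\pi^{-1}\{x,y\}\}$. The collection $G$ of these pairs with $y=gx$ is a set of $M_0$ by stratified comprehension, with the parameter $\pi$ used at two types. Put $\ulcorner g\urcorner=\pi^{-1}(G)$.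

(c) We have $zEx\iff z\in\pi x\iff gz\in j(g)\pi x=\pi J(g)x$, and $z\,E\,Cx\iff z\in\gamma\pi x\iff z\notin\pi x$.

(d) The first three claims follow from those for $j$ and $\gamma$ by conjugating with $\pi$. By \eqref{eq:pi}, $C=\widehat\gamma$ and $J(\widehat g)=\widehat{j(\widehat g)}$ for $g\in S$. Thus $J(\widehat g)=\widehat\alpha$ with $\alpha\in\mathcal G$. Since $\alpha\in S$, induction shows that $J^l(\widehat g)$ has this form for all $l\ge1$. Put $e_A=\widehat{\varepsilon_A}$ and $z_A=\widehat{\zeta_A}$ with the elements of Lemma~\ref{lem:cube}. Applying the homomorphism $g\mapsto\widehat g$ to that lemma gives (C1), (C2), and the fact that $z_A$ commutes with $\widehat\alpha$ for all $\alpha\in\mathcal G$. The elements $J^l(e_B)$ and $J^l(z_B)$ with $l\ge1$ are of this form, which is (C3).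
\end{proof}

\section{Compactness and the proof of Theorem~\ref{thm:main}}\label{sec:compact}

Let $M$, $S$, $J$, $C$ be as in Proposition~\ref{prop:M} and let $U=U(M)$. Each $g\in S$ acts on $U_i$ by $(x,i)\mapsto(gx,i)$, with code $(\ulcorner g\urcorner,i+3)$. By part (c) of the proposition, the lift $j$ of this permutation is the action of $J(g)$ on $U_{i+1}$, and $\gamma$ is the action of $C$.

An array that is indiscernible under the two steps defines maps only on the elements that are named from the array. We therefore add Skolem functions and take the hull of the array. The Skolem functions must be the same in all sorts, so that raising the sorts remains a symmetry of the expanded structure.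

For each formula $\phi(y,\bar x)$ of set theory, with free variables $y,\bar x$, fix a function $F_\phi$ on $M$ with $M\models\exists y\,\phi(y,\bar a)\to\phi(F_\phi(\bar a),\bar a)$. For each typed formula $\psi(y,\bar x)$ with types in $\mathbb Z$ add a function symbol $F_\psi$ with the sorts given by the types of $\bar x$ and $y$. Interpret it in $U$ by $F_\phi$ on the underlying elements, where $\phi$ is the erasure of $\psi$. Then $F_\psi$ is a Skolem function for $\psi$ in $U$. Let $\mathcal L$ be the resulting $\mathbb Z$-sorted language and $U^*$ the expanded structure. For an $\mathcal L$-formula $\theta$ let $\theta^+$ be obtained by raising all sorts by $1$ and replacing each $F_\psi$ by $F_{\psi^+}$; define $t^+$ for terms in the same way. Since $\psi$ and $\psi^+$ have the same erasure, the map $s(x,i)=(x,i+1)$ satisfies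
\begin{equation}\label{eq:shift}
U^*\models\theta(\bar u)\iff U^*\models\theta^+(s\bar u)\qquad\text{for all $\mathcal L$-formulas }\theta .
\end{equation}

Add constants $k_{m,n}$ of sort $m+3$ and $\rho_{m,n}$ of sort $m+4$ for $(m,n)\in\mathbb Z^2$. For a tuple $\bar c$ of these constants, let $\bar c^{\uparrow}$ and $\bar c^{\rightarrow}$ be obtained by the index changes $(m,n)\mapsto(m+1,n)$ and $(m,n)\mapsto(m,n+1)$. Let $\Gamma$ consist of the following sentences.
\begin{itemize}
\item[($\Gamma$1)] All $\mathcal L$-sentences true in $U^*$.
\item[($\Gamma$2)] For all $m,n$: $k_{m,n}$ codes a permutation of sort $m$, $\rho_{m,n}$ codes a permutation of sort $m+1$, and $k_{m+1,n}=\rho_{m,n}\,\gamma\,j(k_{m,n})\,\rho_{m,n+1}^{-1}$ as permutations of sort $m+1$. The equation is the typed statement that $k_{m+1,n}(\rho_{m,n+1}(y))$ is the image under $\rho_{m,n}$ of the complement of $k_{m,n}''y$, for all $y$ of sort $m+1$.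
\item[($\Gamma$3)] $\theta(\bar c)\leftrightarrow\theta^+(\bar c^{\uparrow})$ for all $\mathcal L$-formulas $\theta$ and all tuples $\bar c$ of new constants of the right sorts.
\item[($\Gamma$4)] $\theta(\bar c)\leftrightarrow\theta(\bar c^{\rightarrow})$ for all such $\theta$ and $\bar c$.
\end{itemize}

\begin{lemma}\label{lem:consistent}
The theory $\Gamma$ is consistent.
\end{lemma}

\begin{proof}
Let $\Gamma'\subseteq\Gamma$ be finite. Choose $a,b\in\mathbb Z$ and $R,r\ge0$ such that all new constants in $\Gamma'$ have indices in $[a,a+R]\times[b,b+r]$. Let $\theta_1(\bar c_1),\dots,\theta_p(\bar c_p)$ be the left sides of the axioms ($\Gamma$3), ($\Gamma$4) in $\Gamma'$. For $W=(g_{m,n},g'_{m,n})_{m\le R,\,n\le r}\in(S\times S)^{(R+1)(r+1)}$, let $\chi(W)$ be the vector of truth values of these $p$ sentences in $U^*$ when $k_{a+m,b+n}$ is interpreted by $(\ulcorner g_{m,n}\urcorner,a+m+3)$ and $\rho_{a+m,b+n}$ by $(\ulcorner g'_{m,n}\urcorner,a+m+4)$. This is a coloring with at most $2^p$ colors.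

Apply Proposition~\ref{prop:grid} to $(S,J,C)$ and $\chi$. For $m\le R+1$ and $n\le r+1$, interpret the constants $k_{a+m,b+n}$ and $\rho_{a+m,b+n}$ by the codes of the group elements $k_{m,n},\rho_{m,n}$ so obtained, in the sorts $a+m+3$ and $a+m+4$. Interpret the other constants arbitrarily. Then ($\Gamma$1) holds, and the instances of ($\Gamma$2) in $\Gamma'$ hold by \eqref{eq:grid}, since $J$ and $C$ are the operations $j$ and $\gamma$ of $U$. The truth value of $\theta_i(\bar c_i)$ is the $i$-th entry of $\chi(W_{00})$. That of $\theta_i(\bar c_i^{\rightarrow})$ is the $i$-th entry of $\chi(W_{01})$. The $i$-th entry of $\chi(W_{10})$ is the truth value of $\theta_i$ at a tuple $\bar u$ of elements $(\ulcorner k_{m+1,n}\urcorner,a+m+3)$ and $(\ulcorner\rho_{m+1,n}\urcorner,a+m+4)$. The tuple $s\bar u$ is the interpretation of $\bar c_i^{\uparrow}$, so by \eqref{eq:shift} this entry is the truth value of $\theta_i^+(\bar c_i^{\uparrow})$. As $\chi(W_{00})=\chi(W_{10})=\chi(W_{01})$, all of $\Gamma'$ holds. The compactness theorem finishes the proof.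
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:main}]
Let $\mathcal N\models\Gamma$, and let $H_i$ be the set of values in $\mathcal N$ of the closed terms $t(\bar c)$ of sort $i$. If $\psi$ is a typed formula, $\bar h$ lies in $\mathcal H=(H_i)_{i\in\mathbb Z}$ and $\mathcal N\models\exists y\,\psi(y,\bar h)$, then $F_\psi(\bar h)\in\mathcal H$ is a witness by ($\Gamma$1). By the Tarski--Vaught test, which asks exactly for such witnesses, $\mathcal H$ is an elementary substructure of $\mathcal N$ for typed formulas. So $\mathcal H$ is a typed model with the same typed sentences as $U$, and ($\Gamma$2) holds in $\mathcal H$.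

Define $f(t(\bar c))=t^+(\bar c^{\uparrow})$. Axiom ($\Gamma$3) for the formulas $t=t'$ shows that $f$ is well defined and injective, and for the formulas $t\in t'$ it shows that $f$ preserves $\in$ in both directions. The map $f:H_i\to H_{i+1}$ is onto because $t(\bar c)\mapsto t^+(\bar c^{\uparrow})$ is a bijection on closed terms; here it matters that sorts and indices range over $\mathbb Z$. So $f$ is a shift. Define $\sigma(t(\bar c))=t(\bar c^{\rightarrow})$. The same three arguments, with ($\Gamma$4) and the invertibility of $n\mapsto n+1$ on $\mathbb Z$, show that $\sigma$ is an automorphism. Both $f\sigma$ and $\sigma f$ send $t(\bar c)$ to $t^+(\bar c^{\uparrow\rightarrow})$, so they are equal.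

Let $\kappa$ and $\rho$ be the permutations of $H_0$ and $H_1$ coded by $k_{0,0}$ and $\rho_{0,0}$. Then $f\kappa f^{-1}$ is coded by $f(k_{0,0})=k_{1,0}$, and $\sigma\rho\sigma^{-1}$ is coded by $\sigma(\rho_{0,0})=\rho_{0,1}$. So the equation in ($\Gamma$2) for $m=n=0$ is \eqref{eq:crit}. Lemma~\ref{lem:crit} gives a model $N$ of NF with an antimorphism. A stratifiable sentence holds in $N$ if and only if a typed version of it with types $\geq0$ holds in $\mathcal H$, equivalently in $U$, equivalently if and only if the sentence holds in $M$. By Proposition~\ref{prop:M}(a) this happens if and only if it holds in $M_0$.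
\end{proof}

\section{Consequences}\label{sec:cons}

Write Duality for the Duality Scheme.

\begin{corollary}[Conservativity]\label{cor:cons}
If $\Sigma$ is a set of stratifiable sentences and $\mathrm{NF}+\Sigma$ is consistent, then $\mathrm{NF}+\Sigma+\mathrm{Duality}$ is consistent and has models with antimorphisms in every infinite cardinality. Hence $\mathrm{NF}+\mathrm{Duality}$ proves exactly the stratifiable sentences that NF proves. Moreover, if $\mathrm{NF}+\Sigma$ is consistent, then no sentence $\phi$ satisfies $\mathrm{NF}+\Sigma\vdash\phi^{\circlearrowleft}\leftrightarrow\neg\phi$.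
\end{corollary}

\begin{proof}
Theorem~\ref{thm:main}, applied to a model of $\mathrm{NF}+\Sigma$, gives a model $(N,E')$ of $\mathrm{NF}+\Sigma$ with an antimorphism $\tau$. The structure $(N,E',\tau)$ is infinite, its language is finite, and one sentence says that $\tau$ is an antimorphism. By the L\"owenheim--Skolem theorem it has elementarily equivalent structures of every infinite cardinality. If a stratifiable $\psi$ is not provable in NF, take $\Sigma=\{\neg\psi\}$; then $\mathrm{NF}+\mathrm{Duality}$ has a model of $\neg\psi$. Finally, in a model of $\mathrm{NF}+\Sigma+\mathrm{Duality}$ the sentence $\phi^{\circlearrowleft}\leftrightarrow\neg\phi$ would give $\phi\leftrightarrow\neg\phi$.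
\end{proof}

The second corollary shows that antimorphisms lose no generality as a route to the scheme.

\begin{corollary}\label{cor:ks}
A model $M$ of NF satisfies the Duality Scheme if and only if $M$ has an elementary extension with an antimorphism.
\end{corollary}

\begin{proof}
If an elementary extension has an antimorphism, it satisfies the scheme, and so does $M$. Conversely, write $M=(M,E)$ and $M^{\circlearrowleft}=(M,\neg E)$. The scheme says that $M$ and $M^{\circlearrowleft}$ are elementarily equivalent. The Keisler--Shelah theorem states that elementarily equivalent structures have isomorphic ultrapowers with respect to some common ultrafilter. So there is an ultrafilter $\mathcal U$ on a set $I$ with $M^I/\mathcal U\cong(M^{\circlearrowleft})^I/\mathcal U$. An ultrafilter contains exactly one of a set and its complement, so $(M^{\circlearrowleft})^I/\mathcal U=(M^I/\mathcal U)^{\circlearrowleft}$. The isomorphism is therefore an antimorphism of $M^I/\mathcal U$, which is, up to the usual identification, an elementary extension of $M$.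
\end{proof}

\begin{thebibliography}{9}

\bibitem{problem}
\emph{Internal automorphisms and antimorphisms of models of NF}, Journal of Symbolic Logic,
\texttt{https://cambridge.org/\allowbreak core/\allowbreak journals/\allowbreak journal-of-symbolic-logic/\allowbreak article/\allowbreak internal-automorphisms-\allowbreak and-antimorphisms-\allowbreak of-models-of-nf/\allowbreak F9094D58BF782A6520A4DF9C2559F0F1}.

\bibitem{Specker}
Specker, 1953.

\end{thebibliography}
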